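# Petersen graphs in optimally pseudorandom graphs of density $Kn^{-2/5}$

## 1. Pseudorandom graphs, homomorphisms, and the Petersen graph

All graphs are finite and simple, and every regular graph below has degree $d\ge 1$.

**Definition ($(n,d,\lambda)$-graph).** An $(n,d,\lambda)$-graph is a $d$-regular graph on $n$ vertices whose adjacency eigenvalues $d=\lambda_1\ge\lambda_2\ge\dots\ge\lambda_n$, listed with multiplicity, satisfy $\max(|\lambda_2|,|\lambda_n|)\le\lambda$. Its density is $p=d/n$.

For example, the complete graph $K_n$ has adjacency matrix $J-I$, where $J$ is the all-ones matrix. The eigenvalues are $n-1$ once and $-1$ with multiplicity $n-1$, so $K_n$ is an $(n,n-1,1)$-graph. The complete bipartite graph $K_{m,m}$ has eigenvalues $m$, $-m$ and $0$, so here $n=2m$, $d=m$, and the smallest admissible $\lambda$ is $m=d$.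

**Definition (optimally pseudorandom).** Fix a constant $C>0$. An $(n,d,\lambda)$-graph is optimally pseudorandom with constant $C$ if $\lambda\le C\sqrt d$.

The graphs $K_n$ qualify with $C=1$. The graph $K_{m,m}$ fails as soon as $m>C^2$. The word "optimally" is explained by a trace computation. Let $A$ be the adjacency matrix. Then $nd=\operatorname{tr}A^2=\sum_i\lambda_i^2\le d^2+(n-1)\lambda^2$, so
$$\lambda^2\ \ge\ \frac{d(n-d)}{n-1}\ \ge\ \frac{d(n-d)}{n}. \tag{1}$$
When $d\le n/2$ this gives $\lambda\ge\sqrt{d/2}$. Up to the constant, $\lambda$ cannot be smaller than $\sqrt d$.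

**Definition (homomorphisms and copies).** A homomorphism $H\to G$ is a map $V(H)\to V(G)$ that sends edges to edges, and $\hom(H,G)$ is the number of them. An injective homomorphism is a labelled copy of $H$. We say that $G$ contains $H$ if there is at least one; the copy need not be induced.

A homomorphism need not be injective. For instance $\hom(C_5,G)=\operatorname{tr}A^5$, the number of closed walks of length $5$. The triangle $K_3$ has eigenvalues $2,-1,-1$, so $\hom(C_5,K_3)=32-2=30$, and none of these $30$ maps is injective. The passage from homomorphisms to copies will need care later.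

**Definition (Petersen graph).** The Petersen graph $P$ has as vertices the ten $2$-element subsets of $\{0,1,2,3,4\}$, and two subsets are adjacent when they are disjoint. It is $3$-regular and has $15$ edges.

As an example, let us find the eigenvalues of $P$. Two disjoint $2$-subsets have a union of size $4$, so they have no common neighbor. Two $2$-subsets that share exactly one element have a union of size $3$, so they have exactly one common neighbor, the complement of the union. Hence $A^2=3I+(J-I-A)=J+2I-A$. On vectors orthogonal to $\mathbf 1$ the eigenvalues satisfy $\theta^2+\theta-2=0$, so $\theta\in\{1,-2\}$. The trace is $0$, which forces multiplicities $5$ and $4$, since $3+5-8=0$. Thus $P$ is a $(10,3,2)$-graph. It also contains $C_5$: the sets $12,34,15,23,45$, in this cyclic order, are consecutively disjoint.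

In a random graph of density $p$ on $n$ vertices one would expect about $n^{10}p^{15}$ labelled copies of $P$. This is the benchmark for counting.

## 2. How sparse can an optimally pseudorandom graph be and still be forced to contain $P$?

The paper "Turán problems in pseudorandom graphs" (doi:10.1017/s0963548324000142) is the source of the question. The known result is due to Liu, Mubayi and Munhá Correia, improving a general result of Conlon, Fox and Zhao. For every $C>0$ there is $K=K(C)$ such that, for all sufficiently large $n$, every $(n,d,\lambda)$-graph with $\lambda\le C\sqrt d$ and $d/n\ge Kn^{-1/3}$ contains $P$. The previous bound was the same statement with $n^{-1/4}$ in place of $n^{-1/3}$. The authors write: "we conjecture that the exponent $1/3$ in our bound is tight."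

We read tightness as follows; this is our interpretation and not the authors' own formalization. There is a constant $C>0$ such that for every $\varepsilon>0$ and for arbitrarily large $n$ there is an $(n,d,\lambda)$-graph with $\lambda\le C\sqrt d$ and $d/n\ge n^{-1/3-\varepsilon}$ that contains no copy of $P$. Here $C$ does not depend on $\varepsilon$.

In this reading the conjecture is false. These are the statements we shall prove.

**Theorem 1.** For every $\delta\in(0,1)$ there is $c=c(\delta)\in(0,1]$ such that every $(n,d,\lambda)$-graph with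
$$\lambda\le c\,d^{7/4}n^{-3/4}\qquad(\text{equivalently } \lambda\le c\,p^{7/4}n)$$
contains at least $(1-\delta)n^{10}p^{15}$ labelled copies of $P$. In particular it contains $P$.

**Corollary 2.** For every $C>0$ there is $K=K(C)$ such that, for every $n$, every $(n,d,\lambda)$-graph with $\lambda\le C\sqrt d$ and $d/n\ge Kn^{-2/5}$ contains $P$. Consequently, for every $C>0$ and every fixed $\varepsilon\in(0,1/15)$, for all sufficiently large $n$ every $(n,d,\lambda)$-graph with $\lambda\le C\sqrt d$ and $d/n\ge n^{-1/3-\varepsilon}$ contains $P$. So no $C$ as required by the conjecture exists.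

**Proposition 3.** For infinitely many $n$ there is an $(n,d,\lambda)$-graph with $\lambda\le 5\sqrt d$ and $d/n\ge\frac14n^{-3/5}$ that contains no $C_5$, hence no $P$.

Proposition 3 limits further improvement. If $\alpha>3/5$, then for any $K$ we have $\frac14n^{-3/5}\ge Kn^{-\alpha}$ for large $n$, so Corollary 2 with $\alpha$ in place of $2/5$ fails for $C=5$. The correct exponent for $P$ lies in $[2/5,3/5]$, and these notes do not determine it.

## 3. Triangles and pentagons by closed walks

For cycles the question can be answered directly from the spectrum, because homomorphisms from a cycle are closed walks. Recall that $\sum_{i\ge2}\lambda_i^2=\operatorname{tr}A^2-d^2\le nd$.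

For the triangle, $\operatorname{tr}A^3=d^3+\sum_{i\ge2}\lambda_i^3$, and $\big|\sum_{i\ge2}\lambda_i^3\big|\le\lambda\sum_{i\ge 2}\lambda_i^2\le\lambda nd$. So
$$d^3-\lambda nd\ \le\ \operatorname{tr}A^3\ \le\ d^3+\lambda nd. \tag{2}$$
There is a triangle if $d^2>\lambda n$. For $\lambda\le C\sqrt d$ it is enough that $d^{3/2}>Cn$, that is, $p>C^{2/3}n^{-1/3}$.

For the pentagon, $\operatorname{tr}A^5\ge d^5-\lambda^3nd$. Some of these closed walks are degenerate. In a degenerate closed walk $v_0v_1v_2v_3v_4$ two vertices coincide; consecutive ones are adjacent and hence differ, so $v_i=v_{i+2}$ for some $i$ modulo $5$. For fixed $i$ such a walk is a closed $3$-walk at $v_i$ together with a choice of the neighbor $v_{i+1}$, so there are $d\operatorname{tr}A^3$ of them. The number of labelled pentagons is therefore at least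
$$d^5-\lambda^3nd-5d(d^3+\lambda nd).$$
For $\lambda\le C\sqrt d$ this is at least $d^5\big(1-(C^3+5C)nd^{-5/2}-5/d\big)$. If $d\ge Kn^{2/5}$, the bracket is at least $1-(C^3+5C)K^{-5/2}-5/K$, which is positive for large $K=K(C)$. So density $Kn^{-3/5}$ forces a $C_5$, and Proposition 3 shows that this exponent is right for $C_5$.

The Petersen graph is not a cycle, and $\hom(P,G)$ is not the trace of a power of $A$. We first cut $P$ into pieces that matrices can count.

## 4. The Petersen graph as four vertices and three linking edges

Put $x_i=\{0,i\}$ for $1\le i\le4$. These four vertices share the element $0$, so they are pairwise non-adjacent. The other six vertices are the $2$-subsets of $\{1,2,3,4\}$. If $\{i,j\}$ and $\{k,l\}$ are complementary in $\{1,2,3,4\}$, then $\{i,j\}$ is adjacent to exactly $x_k$, $x_l$ and $\{k,l\}$. So the six remaining vertices form three disjoint edges, one for each of the pairings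
$$12|34,\qquad 13|24,\qquad 14|23.$$
The edge that belongs to $ij|kl$ has one end joined to $x_i,x_j$ and the other joined to $x_k,x_l$. This accounts for $3+12=15$ edges, which is all of them.

**Definition (codegree and linking count).** For vertices $x,y$ of $G$ let $\operatorname{cod}(x,y)=(A^2)_{xy}$, the number of common neighbors; so $\operatorname{cod}(x,x)=d$. For $x_1,\dots,x_4\in V=V(G)$ let
$$\kappa(x_1x_2|x_3x_4)=\sum_{u,v\in V}A_{x_1u}A_{x_2u}A_{uv}A_{vx_3}A_{vx_4},$$
the number of ordered pairs $(u,v)$ with $u\sim v$, $u\sim x_1,x_2$ and $v\sim x_3,x_4$. Put $\mu=d^5/n^3=n^2p^5$.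

The number $\mu$ is what one expects for $\kappa$ when five prescribed edges each have probability $p$. As an example, take $G=P$ and $x_i=\{0,i\}$. The only common neighbor of $x_1,x_2$ is $\{3,4\}$, the only common neighbor of $x_3,x_4$ is $\{1,2\}$, and these are adjacent. So $\kappa(x_1x_2|x_3x_4)=1$, while $\mu=243/1000$.

Once the images $x_1,\dots,x_4\in V(G)$ are fixed, the three linking edges are chosen independently of each other. Hence
$$\hom(P,G)=\sum_{x\in V^4}\kappa(x_1x_2|x_3x_4)\,\kappa(x_1x_3|x_2x_4)\,\kappa(x_1x_4|x_2x_3),\qquad n^4\mu^3=\frac{d^{15}}{n^5}=n^{10}p^{15}. \tag{3}$$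
It would be enough to know that, for almost all quadruples $x$, each of the three linking counts is about $\mu$. Almost all is important here: three properties that each hold for almost all quadruples hold simultaneously for almost all quadruples, and no independence between them is needed.

## 5. The mixing lemma on a single quadruple stops at density $n^{-1/5}$

We set up the matrix that measures the deviation from randomness. Let $E=A-pJ$. Since $A\mathbf 1=d\mathbf 1$ and $J\mathbf 1=n\mathbf 1$, we have $E\mathbf 1=0$, and hence $EJ=JE=0$. On $\mathbf 1^\perp$ the matrix $E$ acts as $A$, with eigenvalues $\lambda_2,\dots,\lambda_n$. Write $\|\cdot\|$ for the operator norm and $\|\cdot\|_F$ for the Frobenius norm, $\|M\|_F^2=\sum_{i,j}M_{ij}^2$. Then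
$$\|E\|\le\lambda,\qquad \|E\|_F^2=\sum_{i\ge2}\lambda_i^2=\operatorname{tr}A^2-d^2\le nd. \tag{4}$$
Squaring $A=pJ+E$ removes the cross terms, and $p^2J^2=p^2nJ$, so
$$A^2=\frac{d^2}{n}J+E^2,\qquad (E^2)_{uu}=d-\frac{d^2}{n}\le d. \tag{5}$$
The entries of $E^2$ are thus the deviations of the codegrees from $d^2/n$, and
$$\sum_{x,y\in V}\Big(\operatorname{cod}(x,y)-\frac{d^2}{n}\Big)^2=\operatorname{tr}E^4=\sum_{i\ge2}\lambda_i^4\le\lambda^2\|E\|_F^2\le\lambda^2nd. \tag{6}$$

Now the natural first attempt. Take a quadruple $x$ with $\operatorname{cod}(x_1,x_2)$ and $\operatorname{cod}(x_3,x_4)$ close to $d^2/n$. Let $U$ be the common neighborhood of $x_1,x_2$ and $W$ that of $x_3,x_4$. Then $\kappa(x_1x_2|x_3x_4)=\mathbf 1_U^TA\mathbf 1_W=p|U||W|+\mathbf 1_U^TE\mathbf 1_W$, and (4) gives the expander mixing lemma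
$$\big|\kappa(x_1x_2|x_3x_4)-p|U||W|\big|\le\lambda\sqrt{|U||W|}.$$
With $|U|=|W|=d^2/n$ the main term is $p(d^2/n)^2=\mu$ and the error bound is $\lambda d^2/n$. The lower bound is positive exactly when $d^3/n^2>\lambda$. For $\lambda=C\sqrt d$ this says $d^{5/2}>Cn^2$, that is, $p>C^{2/5}n^{-1/5}$. At smaller densities the error bound is at least as large as the main term and the lemma gives nothing. This is weaker even than the bound $n^{-1/4}$.

The codegrees are not to blame. By (6), for $\lambda\le C\sqrt d$ the mean square of $\operatorname{cod}-d^2/n$ is at most $C^2d^2/n$, which is small compared with $(d^2/n)^2$ once $d^2/n$ is large, that is, once $p$ is large compared with $n^{-1/2}$. The loss is in the error term $\mathbf 1_U^TE\mathbf 1_W$: the mixing lemma bounds it for the worst pair $U,W$, and we need it only for almost all quadruples. So we should bound the sum of $(\mathbf 1_U^TE\mathbf 1_W)^2$ over all quadruples at once.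

## 6. The mean square of the linking error

**Lemma 4.** In every $(n,d,\lambda)$-graph,
$$\sum_{x\in V^4}\Big(\kappa(x_1x_2|x_3x_4)-p\operatorname{cod}(x_1,x_2)\operatorname{cod}(x_3,x_4)\Big)^2\le 9nd^3\lambda^4.$$

Let us see first what this buys. Suppose $\lambda\le C\sqrt d$. Dividing by $n^4$, the mean square error is at most $9n^{-3}d^3\cdot C^4d^2=9C^4\mu$. For a pair with $|U|=|W|=d^2/n$, the square of the mixing-lemma bound was $\lambda^2d^4/n^2$, which for $\lambda=C\sqrt d$ is $C^2d^5/n^2=C^2n\mu$. So the average saves a factor of order $n$. The error is small compared with $\mu$ on average once $\mu$ is large, and $\mu=d^5/n^3$ is large once $p$ is large compared with $n^{-2/5}$. This is where the exponent $2/5$ comes from.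

**Step 1: write the sum as a trace of $n\times n$ matrices.** The purpose is to pass from $n^2\times n^2$ matrices, indexed by pairs of vertices, to matrices whose norms we control. Let $R$ be the $n^2\times n$ matrix with rows indexed by $V^2$ and entries $R_{(x_1,x_2),u}=A_{x_1u}A_{x_2u}$. Then
$$(RAR^T)_{(x_1,x_2),(x_3,x_4)}=\sum_{u,v}A_{x_1u}A_{x_2u}A_{uv}A_{x_3v}A_{x_4v}=\kappa(x_1x_2|x_3x_4).$$
Also $(R\mathbf 1)_{(x_1,x_2)}=\operatorname{cod}(x_1,x_2)$, so $pRJR^T=p(R\mathbf 1)(R\mathbf 1)^T$ has entries $p\operatorname{cod}(x_1,x_2)\operatorname{cod}(x_3,x_4)$. The difference is $R(A-pJ)R^T=RER^T$, and the sum in the lemma is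
$$\|RER^T\|_F^2=\operatorname{tr}(RER^TRER^T)=\operatorname{tr}(ESES),\qquad S=R^TR.$$
The entries of $S$ are
$$S_{uv}=\sum_{x_1,x_2}A_{x_1u}A_{x_2u}A_{x_1v}A_{x_2v}=\big((A^2)_{uv}\big)^2.$$

**Step 2: remove the large part of $S$.** The purpose is to use $EJ=0$. By (5), $S_{uv}=\big(d^2/n+(E^2)_{uv}\big)^2$, so with $\circ$ for the entrywise product
$$S=\frac{d^4}{n^2}J+S',\qquad S'=\frac{2d^2}{n}E^2+E^2\circ E^2.$$
Since $EJ=0$, we get $ES=ES'$ and $\operatorname{tr}(ESES)=\operatorname{tr}(ES'ES')$.

This removal is essential. We have $\sum_{u,v}\operatorname{cod}(u,v)=nd^2$, so by Cauchy–Schwarz $\|S\|\ge\frac1n\mathbf 1^TS\mathbf 1=\frac1n\sum_{u,v}\operatorname{cod}(u,v)^2\ge d^4/n$. The bound $\|S\|^2\|E\|_F^2$ for the trace, with $\|E\|_F^2$ estimated by $nd$ as in (4), could then be no better than $d^9/n$, which is a mean square error of $d^9/n^5$. Compared with $\mu^2=d^{10}/n^6$ this is a ratio of $n/d\ge1$, and Chebyshev's inequality would say nothing.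

**Step 3: bound $\|S'\|$.** The purpose is to control the entrywise square $E^2\circ E^2$. Write $M\succeq0$ for "$M$ is symmetric positive semidefinite". The Schur product theorem says that $M,N\succeq0$ implies $M\circ N\succeq0$. Indeed, write $M=\sum_im_im_i^T$ and $N=\sum_jn_jn_j^T$; then $M\circ N=\sum_{i,j}(m_i\circ n_j)(m_i\circ n_j)^T$. Let $M,N\succeq0$. Then $\|N\|I-N\succeq0$, so $M\circ(\|N\|I-N)\succeq0$, and since $M\circ I=\operatorname{diag}(M)$ we get
$$0\preceq M\circ N\preceq\|N\|\operatorname{diag}(M),\qquad\text{hence}\qquad \|M\circ N\|\le\|N\|\max_uM_{uu}.$$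
Apply this with $M=N=E^2$. Here $\|E^2\|\le\lambda^2$ by (4) and the diagonal entries are at most $d$ by (5), so $\|E^2\circ E^2\|\le d\lambda^2$. Since $d\le n$,
$$\|S'\|\le\frac{2d^2}{n}\lambda^2+d\lambda^2\le3d\lambda^2.$$

**Step 4: finish.** For a real square matrix $X$, Cauchy–Schwarz gives $\operatorname{tr}(X^2)=\sum_{i,j}X_{ij}X_{ji}\le\|X\|_F^2$. Also $\|ES'\|_F=\|S'E\|_F\le\|S'\|\|E\|_F$: the first equality is transposition, and the inequality is seen by applying $S'$ to each column of $E$. Therefore
$$\operatorname{tr}(ES'ES')\le\|ES'\|_F^2\le\|S'\|^2\|E\|_F^2\le9d^2\lambda^4\cdot nd=9nd^3\lambda^4.$$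
This proves Lemma 4. $\square$

## 7. Almost all quadruples have three linking counts near $\mu$ or above

We begin the proof of Theorem 1. Fix $\delta\in(0,1)$ and set $\eta=\delta/48$. Choose $p_0=p_0(\delta)\in(0,1/2)$ so small that
$$\frac{12p_0}{\eta}+12p_0\le\frac\delta4, \tag{7}$$
and then choose $c\in(0,1]$ so small that
$$\frac{27c^4+6c^2}{\eta^2}+\frac{12c}{\eta}\le\frac\delta4,\qquad c\le\frac{\delta p_0^{15}}{360}. \tag{8}$$
Both $p_0$ and $c$ depend only on $\delta$. Let $G$ be an $(n,d,\lambda)$-graph with $\lambda\le c\,d^{7/4}n^{-3/4}$, and let $x=(x_1,\dots,x_4)$ be uniform in $V^4$.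

**Step 5: second moments under the hypothesis.** The purpose is to show that the hypothesis on $\lambda$ makes both mean squares small. By Lemma 4 and $\lambda^4\le c^4d^7n^{-3}$,
$$\mathbb E\big(\kappa(x_1x_2|x_3x_4)-p\operatorname{cod}(x_1,x_2)\operatorname{cod}(x_3,x_4)\big)^2\le9n^{-3}d^3\lambda^4\le9c^4d^{10}n^{-6}=9c^4\mu^2.$$
This is the computation that dictates the exponent $7/4$. By (6), for $i\ne j$,
$$\mathbb E\Big(\operatorname{cod}(x_i,x_j)-\frac{d^2}{n}\Big)^2\le\frac{\lambda^2d}{n}\le c^2d^{9/2}n^{-5/2}=c^2\Big(\frac{d^2}{n}\Big)^2\Big(\frac dn\Big)^{1/2}\le c^2\Big(\frac{d^2}{n}\Big)^2.$$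
By symmetry the first bound holds for each of the three pairings and the second for each of the six pairs $i<j$.

**Step 6: Chebyshev and a union bound.** The purpose is to get all nine events at once. Each of the three inequalities $|\kappa-p\operatorname{cod}\operatorname{cod}|\le\eta\mu$ fails with probability at most $9c^4/\eta^2$. Each of the six inequalities $\operatorname{cod}(x_i,x_j)\ge(1-\eta)d^2/n$ fails with probability at most $c^2/\eta^2$. So all nine hold with probability at least $1-(27c^4+6c^2)/\eta^2$. Since $p(d^2/n)^2=\mu$, in this event each of the three linking counts is at least $(1-\eta)^2\mu-\eta\mu$. Hence, with probability at least $1-(27c^4+6c^2)/\eta^2$,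
$$\text{all three linking counts are at least } (1-3\eta)\mu. \tag{9}$$

By (3), this already gives about $n^{10}p^{15}$ homomorphisms. We need injective ones. The obvious way is to subtract all non-injective maps $V(P)\to V$, of which there are at most $\binom{10}2n^9=45n^9$. This succeeds only if $45n^9$ is smaller than $n^{10}p^{15}$, that is, if $p>(45/n)^{1/15}$. At density $n^{-2/5}$ the main term is $n^{10}p^{15}=n^4$, far below $45n^9$. So the crude subtraction is usable only for dense graphs, and sparse graphs need another argument. We split at $p_0$.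

## 8. Injective copies in the dense and in the sparse range

**Step 7: the dense range $p\ge p_0$.** Here we subtract all non-injective maps, and for this $n$ must be large. We claim that the hypothesis itself forces $n\ge1/(2c)$.

Suppose $d\le n/2$. By (1), $\lambda^2\ge d(n-d)/n\ge d/2$. Together with $\lambda^2\le c^2d^{7/2}n^{-3/2}$ this gives $1\le2c^2d^{5/2}n^{-3/2}\le2c^2n$, so $n\ge1/(2c^2)\ge1/(2c)$ because $c\le1$.

Suppose $d>n/2$. From $\operatorname{tr}A=0$ we get $d=-\sum_{i\ge2}\lambda_i\le(n-1)\lambda$, so $\lambda\ge d/(n-1)>1/2$. Since $\lambda\le c\,d^{7/4}n^{-3/4}\le cn$, we get $n>1/(2c)$.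

This proves the claim. By (8), the event in (9) has probability at least $1-\delta/4$. All terms in (3) are nonnegative, and $(1-3\eta)^3\ge1-9\eta\ge1-\delta/4$, so
$$\hom(P,G)\ge\Big(1-\frac\delta4\Big)n^4\cdot(1-3\eta)^3\mu^3\ge\Big(1-\frac\delta2\Big)n^{10}p^{15}.$$
By (8), $n\ge1/(2c)\ge180/(\delta p_0^{15})$, so the number of non-injective maps is at most
$$45n^9=\frac{45}{n}\,n^{10}\le\frac\delta4p_0^{15}n^{10}\le\frac\delta4n^{10}p^{15}.$$
There remain at least $(1-\delta)n^{10}p^{15}$ injective homomorphisms.

**Step 8: in the sparse range, discard pairs with an extra adjacency.** From now on $p<p_0$. In a copy of $P$, a linking vertex $u$ must be joined to two of the $x_i$. If it is joined to no other $x_j$, then it is recognized by this pair, and this will give injectivity. So, for the pairing $12|34$, call a pair $(u,v)$ counted by $\kappa(x_1x_2|x_3x_4)$ bad if $u$ is adjacent to $x_3$ or $x_4$, or $v$ is adjacent to $x_1$ or $x_2$. Define bad pairs for the other two pairings in the same way. Let $\beta$ be the number of bad pairs for a given pairing. The purpose of this step is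 to show that $\beta$ is usually at most $\eta\mu$.

Count, over all $x\in V^4$, the pairs $(u,v)$ counted by $\kappa(x_1x_2|x_3x_4)$ that satisfy $u\sim x_3$. Choose the ordered pair $u\sim v$ first. Then $x_1$ and $x_2$ are neighbors of $u$, with $d$ choices each; $x_3$ is a common neighbor of $u$ and $v$; and $x_4$ is a neighbor of $v$, with $d$ choices. The total is
$$\sum_{(u,v):\,u\sim v}d^3\operatorname{cod}(u,v)=d^3\operatorname{tr}A^3\le d^3(d^3+\lambda nd)$$
by (2). The three other kinds of badness have the same count by symmetry, so $\sum_x\beta\le4d^3(d^3+\lambda nd)$. Since $n^4\mu=nd^5$,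
$$\mathbb E\beta\le4\mu\cdot\frac{d^6+\lambda nd^4}{nd^5}=4\mu\Big(\frac dn+\frac\lambda d\Big)\le4\mu(p_0+c),$$
where we used $\lambda/d\le c\,d^{3/4}n^{-3/4}=c\,p^{3/4}\le c$. By Markov's inequality and a union bound over the three pairings, with probability at least $1-12(p_0+c)/\eta$ all three pairings have $\beta\le\eta\mu$.

**Step 9: good quadruples.** The purpose is to collect everything that the embedding needs. For each of the six pairs $i<j$ we have $x_i=x_j$ with probability $1/n$ and $x_i\sim x_j$ with probability $d/n=p$. As $d\ge1$, $1/n\le p$. So $x_1,\dots,x_4$ are distinct and pairwise non-adjacent with probability at least $1-6(p+1/n)\ge1-12p\ge1-12p_0$.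

Call $x$ good if the $x_i$ are distinct and pairwise non-adjacent and if, for each of the three pairings, at least $(1-4\eta)\mu$ counted pairs are not bad. The last condition holds whenever (9) holds and each $\beta\le\eta\mu$. By (7) and (8), the probability that $x$ is not good is at most
$$\frac{27c^4+6c^2}{\eta^2}+\frac{12(p_0+c)}{\eta}+12p_0\le\frac\delta2.$$

**Step 10: good quadruples give injective homomorphisms.** Fix a good $x$, and choose for each of the three pairings one counted pair $(u,v)$ that is not bad. By Section 4 this defines a homomorphism of $P$: all $15$ edges are present by construction. We check that it is injective. The $x_i$ are distinct. Each of the six chosen vertices is adjacent to exactly two of $x_1,\dots,x_4$: to two because its pair is counted, and to no more because its pair is not bad. The six $2$-subsets of $\{x_1,\dots,x_4\}$ that arise are $\{x_1,x_2\},\{x_3,x_4\}$ from $12|34$, then $\{x_1,x_3\},\{x_2,x_4\}$ from $13|24$, and $\{x_1,x_4\},\{x_2,x_3\}$ from $14|23$; they are all different. So the six chosen vertices are distinct. None of them is equal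 to some $x_i$, because each chosen vertex is adjacent to some $x_j$, and no $x_i$ is.

Different choices, of $x$ or of the pairs, give different maps. Since $(1-4\eta)^3\ge1-12\eta=1-\delta/4$, the number of injective homomorphisms is at least
$$\Big(1-\frac\delta2\Big)n^4\cdot(1-4\eta)^3\mu^3\ge\Big(1-\frac\delta2\Big)\Big(1-\frac\delta4\Big)n^{10}p^{15}\ge(1-\delta)n^{10}p^{15}.$$
This number is positive, so $G$ contains $P$. Theorem 1 is proved. $\square$

## 9. Density $Kn^{-2/5}$ suffices, so $1/3$ is not tight

**Proof of Corollary 2.** Let $c=c(1/2)$ be the constant of Theorem 1 for $\delta=1/2$, and put $K=(C/c)^{4/5}$. Let $G$ be an $(n,d,\lambda)$-graph with $\lambda\le C\sqrt d$ and $d/n\ge Kn^{-2/5}$. Then $d\ge Kn^{3/5}$, so $d^{5/4}\ge K^{5/4}n^{3/4}=(C/c)n^{3/4}$, and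
$$\lambda\le C\sqrt d=C\,d^{7/4}d^{-5/4}\le c\,d^{7/4}n^{-3/4}.$$
Theorem 1 applies and $G$ contains $P$. No lower bound on $n$ was used.

For the second statement let $0<\varepsilon<1/15$. Then $\frac13+\varepsilon<\frac25$, so $n^{-1/3-\varepsilon}\ge Kn^{-2/5}$ as soon as $n^{1/15-\varepsilon}\ge K$. For all such $n$, every $(n,d,\lambda)$-graph with $\lambda\le C\sqrt d$ and $d/n\ge n^{-1/3-\varepsilon}$ contains $P$.

The conjecture, as read in Section 2, asks for one $C$ that provides $P$-free examples for every $\varepsilon>0$ and arbitrarily large $n$. Given any $C$, take $\varepsilon=1/30$: there are no such examples for large $n$. So no $C$ exists, and the conjecture is disproved. $\square$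

The same computation with $c(\delta)$ in place of $c(1/2)$ shows that $d/n\ge(C/c(\delta))^{4/5}n^{-2/5}$ gives at least $(1-\delta)n^{10}p^{15}$ labelled copies. In this sense there are at least $(1-o(1))n^{10}p^{15}$ of them as $K\to\infty$.

## 10. A pentagon-free Cayley graph of density at least $\frac14n^{-3/5}$

We prove Proposition 3. Recall that for a finite abelian group $\Gamma$ and $S\subset\Gamma$ with $-S=S$ and $0\notin S$, the Cayley graph $\mathrm{Cay}(\Gamma,S)$ has vertex set $\Gamma$ and edges $\{g,g+s\}$ with $s\in S$. It is $|S|$-regular, the characters $\chi$ of $\Gamma$ are an orthogonal basis of eigenvectors, and the eigenvalue of $\chi$ is $\sum_{s\in S}\chi(s)$. For instance $\mathrm{Cay}(\mathbb Z/5,\{1,-1\})=C_5$, with eigenvalues $2\cos(2\pi k/5)$.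

Recall also the trace $\operatorname{Tr}:\mathbb F_q\to\mathbb F_2$ for $q=2^m$. It is additive, it takes the value $1$ exactly $q/2$ times, and the characters of $\mathbb F_q^5$ are $z\mapsto(-1)^{\operatorname{Tr}(w\cdot z)}$ for $w\in\mathbb F_q^5$. For $z\in\mathbb F_q$ the sum $\sum_{x\in\mathbb F_q}(-1)^{\operatorname{Tr}(xz)}$ is $q$ if $z=0$ and $0$ otherwise. In $\mathbb F_4=\{0,1,\omega,\omega^2\}$, for example, $\operatorname{Tr}x=x+x^2$ is $0$ on $\{0,1\}$ and $1$ on $\{\omega,\omega^2\}$.

**Step 11: the graph.** Let $q=2^m$ and $v(y)=(y,y^2,y^3,y^4,y^5)$. Put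
$$S=\{x\,v(y):\ x\in\mathbb F_q,\ \operatorname{Tr}x=1,\ y\in\mathbb F_q^*\}\subset\mathbb F_q^5,\qquad G=\mathrm{Cay}(\mathbb F_q^5,S).$$
We have $-S=S$ because the characteristic is $2$, and $0\notin S$ because $x\ne0$ and $y\ne0$. An element $s=xv(y)$ determines $y$, as the second coordinate divided by the first, and then $x$, as the first coordinate divided by $y$. So
$$n=q^5,\qquad d=|S|=\frac q2(q-1)\ge\frac{q^2}{4},\qquad \frac dn\ge\frac14q^{-3}=\frac14n^{-3/5}.$$

**Step 12: the eigenvalues.** The purpose is to show that $\lambda=\frac52q$ is admissible. The character with $w=0$ gives $d$. For $w\ne0$ put $f_w(y)=\sum_{i=1}^5w_iy^i$. Since $w\cdot xv(y)=xf_w(y)$, the eigenvalue is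
$$\theta_w=\sum_{y\ne0}\ \sum_{\operatorname{Tr}x=1}(-1)^{\operatorname{Tr}(xf_w(y))}.$$
For fixed $z$, use that $\frac12\big(1-(-1)^{\operatorname{Tr}x}\big)$ is the indicator of $\operatorname{Tr}x=1$:
$$\sum_{\operatorname{Tr}x=1}(-1)^{\operatorname{Tr}(xz)}=\frac12\sum_{x}(-1)^{\operatorname{Tr}(xz)}-\frac12\sum_x(-1)^{\operatorname{Tr}(x(z+1))}.$$
This is $\frac q2$ if $z=0$, it is $-\frac q2$ if $z=1$, and it is $0$ otherwise. Hence
$$\theta_w=\frac q2(N_0-N_1),\qquad N_j=\#\{y\ne0:\ f_w(y)=j\}.$$
The polynomial $f_w(y)/y$ is nonzero of degree at most $4$, so $N_0\le4$. The polynomial $f_w-1$ is nonzero, because of its constant term, and has degree at most $5$, so $N_1\le5$. Therefore $|\theta_w|\le\frac52q\le5\sqrt d$, where the last inequality is $d\ge q^2/4$. So $G$ is an $(n,d,\lambda)$-graph with $\lambda=\frac52q\le5\sqrt d$.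

**Step 13: there is no pentagon.** A $5$-cycle in $G$ gives, by taking the differences of consecutive vertices, elements $s_j=x_jv(y_j)\in S$ with $s_1+\dots+s_5=0$. For $k\le5$ distinct nonzero values of $y$ the vectors $v(y)$ are linearly independent: the determinant of their first $k$ coordinates is the product of the $k$ values times a Vandermonde determinant, and this is nonzero. Group the five terms by the value of $y_j$. Linear independence gives $\sum_jx_j=0$ within each group. The group sizes sum to $5$, so some group has odd size. In that group $\operatorname{Tr}\big(\sum_jx_j\big)$ is a sum of an odd number of ones in $\mathbb F_2$, so it is $1$, while $\operatorname{Tr}0=0$. This is a contradiction, so $G$ contains no $C_5$. Since $P$ contains a $C_5$ by Section 1, $G$ contains no $P$. Letting $m=1,2,3,\dots$ gives infinitely many $n=2^{5m}$, and Proposition 3 is proved. $\square$
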